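
\newtheorem{theorem}{Theorem}[section]
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{corollary}[theorem]{Corollary}
\theoremstyle{definition}
\newtheorem{definition}[theorem]{Definition}
\newtheorem{remark}[theorem]{Remark}

\title{A compactum of stable cohomotopy dimension two\\ and infinite covering dimension}


\begin{abstract}
The stable cohomotopy dimension $\pi\text{-}\dim X$ of a compact Hausdorff space $X$ is the least $n\ge0$ such that the \v{C}ech stable cohomotopy groups $\pi^k_s(X,A)$ vanish for all $k>n$ and all closed $A\subseteq X$. It lies between the integral cohomological dimension $\dim_{\mathbb Z}X$ and the covering dimension $\dim X$, and it equals $\dim X$ whenever $\dim X$ is finite. We construct a compact metrizable space $X$ with $\pi\text{-}\dim X=\dim_{\mathbb Z}X=2$ and $\dim X=\infty$. So $\pi\text{-}\dim X$ and $\dim X$ differ in general; the value $2$ is the smallest at which this can happen, and we determine all pairs $(\pi\text{-}\dim X,\dim X)$ that occur. The space $X$ is an inverse limit of polyhedra in which stable cohomotopy classes are forced to extend by inserting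 finite pieces of $QS^2$. An essential map to the base component of $\Omega^3S^3$ survives each insertion because, as we deduce from Miller's theorem, that component cannot distinguish $QS^2$ from a point.
\end{abstract}

\section{Introduction}

\subsection{The question}

The covering dimension of a compact Hausdorff space $X$ is governed by maps to spheres: $\dim X\le n$ if and only if every map from a closed subset of $X$ to $S^n$ extends over $X$. Extending maps to $S^n$ is a homotopy problem, and one may try to replace it by a problem of algebra. Replacing $S^n$ by the Eilenberg--MacLane space $K(\mathbb Z,n)$ leads to the integral cohomological dimension. Between the two spaces lies a third,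
\[
S^n\longrightarrow QS^n=\varinjlim_k\Omega^kS^{n+k}\longrightarrow K(\mathbb Z,n),
\]
which represents stable cohomotopy in degree $n$. It keeps the stable homotopy groups of spheres, which $K(\mathbb Z,n)$ forgets, and it still belongs to a cohomology theory.

Let $X$ be a nonempty compact Hausdorff space. For closed $A\subseteq X$ let $\pi^k(X,A)=\pi^k_s(X,A)$ be the stable cohomotopy groups in the \v{C}ech sense, that is, the direct limit of the stable cohomotopy groups of compact polyhedral pairs over a shape expansion of $(X,A)$; put $\pi^k(X)=\pi^k(X,\emptyset)$. Does the dimension $\pi\text{-}\dim X$ defined by these groups coincide with $\dim X$? This is stated as an open question in \cite{Q}. The definition of $\pi\text{-}\dim$ is not spelled out there, and we use the following convention. For $n\ge0$ we write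
\[
\pi\text{-}\dim X\le n\quad\text{if}\quad \pi^k(X,A)=0\ \text{ for all } k>n \text{ and all closed } A\subseteq X,
\]
including $A=\emptyset$. Then $\pi\text{-}\dim X$ is the least such $n\ge 0$, or $\infty$ if there is none. The integral cohomological dimension $\dim_{\mathbb Z}X$ is defined in the same way with \v{C}ech cohomology $\check H^k(X,A)=\check H^k(X,A;\mathbb Z)$ in place of $\pi^k(X,A)$.

There are reasons to expect a positive answer. First, $\dim_{\mathbb Z}X\le\pi\text{-}\dim X\le\dim X$, and the outer terms agree when $\dim X<\infty$, so a counterexample must be infinite-dimensional. Second, the condition $\pi\text{-}\dim X\le n$ is strong: it forces $E^k(X,A)=0$ for \emph{every} connective cohomology theory $E$ and all $k>n$ (Theorem~\ref{thm:B}(1)). Third, for values at most $1$ there is no room, since $S^1=K(\mathbb Z,1)$: if $\dim_{\mathbb Z}X\le1$, then $\dim X\le 1$. Nevertheless the answer is no, even for compact metrizable spaces and already at the value $2$.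

\subsection{Results}

\begin{theorem}\label{thm:A}
There is a nonempty compact metrizable space $X$ with
\[
\pi\text{-}\dim X=\dim_{\mathbb Z}X=2\quad\text{and}\quad\dim X=\infty .
\]
\end{theorem}

A spectrum $E$ is \emph{connective} if $\pi_iE=0$ for $i<0$. We write $E^*$ also for the \v{C}ech extension of $E$-cohomology to compact pairs.

\begin{theorem}\label{thm:B}
Let $X$ be a nonempty compact Hausdorff space.
\begin{enumerate}
\item[(1)] For $n\ge0$, $\pi\text{-}\dim X\le n$ if and only if $E^k(X,A)=0$ for every connective spectrum $E$, every closed $A\subseteq X$ and every $k>n$.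
\item[(2)] $\dim_{\mathbb Z}X\le\pi\text{-}\dim X\le\dim X$, and $\pi\text{-}\dim X\in\{\dim_{\mathbb Z}X,\infty\}$.
\item[(3)] If $\dim X<\infty$ or $\dim_{\mathbb Z}X\le1$ (in particular, if $\pi\text{-}\dim X\le1$), then $\pi\text{-}\dim X=\dim X$. Consequently $\pi\text{-}\dim X\ne\dim X$ if and only if $\dim X=\infty$ and $\pi\text{-}\dim X<\infty$, and in that case $\pi\text{-}\dim X\ge2$.
\item[(4)] The set of pairs $(\pi\text{-}\dim X,\dim X)$ that occur is exactly
\[
\{(n,n):0\le n<\infty\}\ \cup\ \{(n,\infty):2\le n<\infty\}\ \cup\ \{(\infty,\infty)\}.
\]
\end{enumerate}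
\end{theorem}

The second half of (2), that $\pi\text{-}\dim X=\infty$ as soon as $\pi\text{-}\dim X>\dim_{\mathbb Z}X$, is quoted in \cite{Q}; we include a proof. By (1), the space $X$ of Theorem~\ref{thm:A} satisfies $E^k(X,A)=0$ for all $k\ge3$, all closed $A\subseteq X$ and every connective $E$. In particular, no essential map from $X$ to a sphere $S^m$ with $m\ge3$ is seen by stable cohomotopy in degree $m$. Such a map must be detected by unstable means, and finding the right detector is the heart of the proof.

\subsection{Plan}

Section~\ref{sec:prelim} collects the facts used, and Section~\ref{sec:compare} proves parts (1)--(3) of Theorem~\ref{thm:B}. Section~\ref{sec:criterion} reduces $\pi\text{-}\dim X\le2$ to the surjectivity of $\pi^2(X)\to\pi^2(A)$ for all closed $A$. We then build $X$ as an inverse limit of polyhedra, starting from $S^3$; at each stage one class on one subpolyhedron is made extendable. Section~\ref{sec:example} shows a single such repair, on $S^3$ with its equator, by hand. There one sees what we ask of the detector: it should be a space $M$ with $\pi_3(M)\ne0$ for which $QS^2$ looks like a point. Section~\ref{sec:acyclic}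 proves that $M=\Omega^3_0S^3$ has this property, Section~\ref{sec:step} carries out a general repair, and Section~\ref{sec:limit} passes to the limit. Section~\ref{sec:pairs} proves part (4).

\section{Conventions and facts used}\label{sec:prelim}

Compact spaces are assumed to be Hausdorff. Mapping spaces are formed in compactly generated weak Hausdorff spaces, and for spaces $Y$, $Z$ we write $[Y,Z]$ for unpointed homotopy classes. A map is \emph{essential} if it is not homotopic to a constant map; the map from the empty space counts as constant. A weak equivalence induces bijections on $\pi_0$ and isomorphisms on all homotopy groups at all base points.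

\subsection{\v{C}ech extensions}

For a spectrum $E$ and a compact polyhedral pair $(K,L)$, $E^k(K,L)$ is the group of homotopy classes of maps of spectra $\Sigma^\infty(K/L)\to\Sigma^kE$, where $K/\emptyset$ is $K$ with a disjoint base point. For a compact pair $(X,A)$, $E^k(X,A)$ is the direct limit of these groups over an expansion of $(X,A)$ by compact polyhedral pairs, for instance the nerves of finite open covers. For the sphere spectrum $S$ this gives $\pi^k$, and for $H\mathbb Z$ it gives $\check H^k$. The following is standard \cite[Ch.~I]{MS}.
\begin{enumerate}
\item[(C1)] $E^*$ is a cohomology theory on compact pairs that agrees with the usual one on compact polyhedral pairs. It has exact sequences of pairs, strong excision, Mayer--Vietoris sequences for covers by two closed sets, and continuity: $E^k(\varprojlim)=\varinjlim E^k$ for inverse systems of compact pairs.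
\item[(C2)] If $Z$ is a compact polyhedron, then $[\varprojlim K_s,Z]=\varinjlim[K_s,Z]$ for inverse systems of compact spaces. Likewise, homotopy classes of maps from $X$ (or from $A$) to $Z$ are the direct limit of those from the terms of an expansion of $(X,A)$.
\end{enumerate}
Also $\pi^k(\mathrm{pt})=0$ for $k>0$, since $\pi^k(\mathrm{pt})$ is the stable stem in degree $-k$.

\subsection{Dimension}

\begin{enumerate}
\item[(D1)] $\dim X\le n$ if and only if every map from a closed subset of $X$ to $S^n$ extends over $X$.
\item[(D2)] If $\dim X\le n$, then every pair $(X,A)$ with $A$ closed has an expansion by polyhedral pairs of dimension at most $n$ (nerves of finite open covers of order at most $n+1$). Hence every map $X\to S^m$ with $m>n$ is null-homotopic, and $E^k(X,A)=0$ for $k>n$ and connective $E$.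
\item[(D3)] (Borsuk) Let $A\subseteq X$ be closed and $Z$ a compact polyhedron. If a map $A\to Z$ is homotopic to a map that extends over $X$, then it extends over $X$.
\end{enumerate}

\subsection{Homotopy theory}

\begin{enumerate}
\item[(H1)] (Miller \cite{Miller}) If $G$ is a locally finite group (every finitely generated subgroup is finite) and $Z$ is a connected finite-dimensional CW complex, then the pointed mapping space $\mathrm{Map}_*(BG,Z)$ is weakly contractible.
\item[(H2)] (Barratt--Priddy--Quillen \cite{BP}) There is an integral homology isomorphism $B\Sigma_\infty\to Q_0S^0$, where $\Sigma_\infty=\bigcup_n\Sigma_n$ and $Q_0S^0$ is the base component of $QS^0$.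
\item[(H3)] (Serre, Toda) $\pi_i(S^3)$ is finite for $i>3$, $\pi_6(S^3)\cong\mathbb Z/12$, and the stable stems are finitely generated.
\end{enumerate}

\section{Comparing the three dimensions}\label{sec:compare}

We first recall why cohomology computes \emph{finite} covering dimension. Finiteness enters because it leaves only one obstruction.

\begin{proposition}[Alexandroff]\label{prop:alex}
If $\dim X<\infty$, then $\dim X\le\dim_{\mathbb Z}X$.
\end{proposition}

\begin{proof}
Let $m=\dim X$; we may assume $m\ge1$. Suppose that $\dim_{\mathbb Z}X\le m-1$, so that $\check H^m(X,A)=0$ for all closed $A$. We show that every map $f:A\to S^{m-1}$ from a closed subset extends over $X$. By (D1) this gives $\dim X\le m-1$, a contradiction.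

If $m=1$, regard $f$ as a locally constant function $A\to\{0,1\}\subset\mathbb Z$, an element of $\check H^0(A)$. Since $\check H^1(X,A)=0$, it extends to a locally constant function $X\to\mathbb Z$. Compose this with a retraction $\mathbb Z\to\{0,1\}$.

Let $m\ge2$. By (D2) and (C2) there is a term $(K,L)$ of an expansion of $(X,A)$ by pairs of dimension at most $m$ such that $f$ factors up to homotopy through a map $g:L\to S^{m-1}$. Let $\iota$ generate $H^{m-1}(S^{m-1})$. Since $\check H^m(X,A)=0$, the class $\delta g^*\iota\in H^m(K,L)$ becomes zero at a later term, and we may assume that it is zero already. Up to sign, $\delta g^*\iota$ is the primary obstruction to extending $g$ over $K$, and it is the only obstruction because $\dim K\le m$. So $g$ extends over $K$. Hence $f$ is homotopic to a map that extends over $X$, and (D3) applies.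
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}(1)]
Taking $E=S$ gives the ``if'' part. Conversely, let $\pi\text{-}\dim X\le n$ and let $E$ be connective. Represent $E$ by a CW spectrum with cells of dimension at least $0$. For compact polyhedral pairs, $E^k(K,L)=\varinjlim_FF^k(K,L)$ over the finite subspectra $F\subset E$. Direct limits commute, so $E^k(X,A)=\varinjlim_FF^k(X,A)$. It remains to show $F^k(X,A)=0$ for $k>n$, which we do by induction on the number of cells of $F$. Splitting off a top cell, of dimension $d\ge0$, gives a cofiber sequence of spectra $F'\to F\to \Sigma^dS$. Direct limits are exact, so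
\[
F'^k(X,A)\longrightarrow F^k(X,A)\longrightarrow\pi^{k+d}(X,A)
\]
is exact. The left term vanishes by induction, and the right one vanishes because $k+d>n$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}(2)]
Taking $E=H\mathbb Z$ in (1) gives $\dim_{\mathbb Z}X\le\pi\text{-}\dim X$, and (D2) gives $\pi\text{-}\dim X\le\dim X$. Suppose that $\dim_{\mathbb Z}X<m:=\pi\text{-}\dim X<\infty$. Let $F$ be the fiber of the unit $S\to H\mathbb Z$. The unit is an isomorphism on $\pi_0$, so $\pi_iF=0$ for $i\le0$ and $\Sigma^{-1}F$ is connective. This gains one degree in (1):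
\[
F^m(X,A)=(\Sigma^{-1}F)^{m+1}(X,A)=0 .
\]
So $\pi^m(X,A)\to\check H^m(X,A)$ is injective for all closed $A$, and its target vanishes because $m>\dim_{\mathbb Z}X$. Therefore $\pi^m(X,A)=0$ for all closed $A$ and $\pi\text{-}\dim X\le m-1$, a contradiction.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}(3)]
If $\dim X<\infty$, then (2) and Proposition~\ref{prop:alex} give equality. Let $\dim_{\mathbb Z}X\le1$. For closed $A$ we have $\check H^2(X,A)=0$, so
\[
[X,S^1]=\check H^1(X)\longrightarrow\check H^1(A)=[A,S^1]
\]
is onto. By (D3) every map $A\to S^1$ extends over $X$, so $\dim X\le1$ by (D1), and the first case applies. If $\pi\text{-}\dim X\le1$, then $\dim_{\mathbb Z}X\le1$ by (2).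

Now suppose that $\pi\text{-}\dim X\ne\dim X$. By what has been shown, $\dim X=\infty$ and $\pi\text{-}\dim X\ge2$, and $\pi\text{-}\dim X<\infty$ because the two values differ. The remaining implication is clear.
\end{proof}

\section{A criterion: extending classes of one degree}\label{sec:criterion}

By definition, $\pi\text{-}\dim X\le n$ involves all degrees above $n$. For a construction it is much better to have a condition in a single degree. If $\pi\text{-}\dim X\le n$, then $\pi^{n+1}(X,A)=0$ and so $\pi^n(X)\to\pi^n(A)$ is onto for all closed $A$. The converse holds as well.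

\begin{lemma}\label{lem:criterion}
Let $n\ge0$. If $\pi^n(X)\to\pi^n(A)$ is onto for every closed $A\subseteq X$, then $\pi\text{-}\dim X\le n$.
\end{lemma}

\begin{proof}
If $A\subseteq B\subseteq X$ are closed, then $\pi^n(B)\to\pi^n(A)$ is onto, because already $\pi^n(X)\to\pi^n(A)$ is.

We claim that $\pi^{n+1}(B)=0$ for every closed $B$. Let $\beta\in\pi^{n+1}(B)$. A point of $B$ is the intersection of its closed neighborhoods in $B$ and $\pi^{n+1}(\mathrm{pt})=0$, so by continuity $\beta$ vanishes on a closed neighborhood of each point. By compactness $B=B_1\cup\dots\cup B_r$ with $B_i$ closed and $\beta|_{B_i}=0$. We show $\beta|_{B_1\cup\dots\cup B_s}=0$ by induction on $s$. Put $U=B_1\cup\dots\cup B_s$ and $V=B_{s+1}$. In the Mayer--Vietoris sequence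
\[
\pi^n(U)\oplus\pi^n(V)\to\pi^n(U\cap V)\to\pi^{n+1}(U\cup V)\to\pi^{n+1}(U)\oplus\pi^{n+1}(V)
\]
the first map is onto, so the last one is injective, and $\beta|_{U\cup V}=0$ because $\beta|_U=0$ and $\beta|_V=0$.

Since $\pi^{n+1}(A)=0$ for all closed $A$, the hypothesis of the lemma holds with $n+1$ in place of $n$. Inductively, $\pi^k(B)=0$ for all $k>n$ and all closed $B$. Finally, for $k>n$ consider
\[
\pi^{k-1}(X)\to\pi^{k-1}(A)\to\pi^k(X,A)\to\pi^k(X)=0 .
\]
The first map is onto: by hypothesis for $k=n+1$, and because its target is zero for $k>n+1$. So $\pi^k(X,A)=0$.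
\end{proof}

\section{The idea on the smallest case}\label{sec:example}

We want $\pi^2(X)\to\pi^2(A)$ to be onto for all closed $A\subseteq X$, while $X$ carries an essential map to $S^3$. Start with $S^3$. It violates the first requirement: let $S^2\subset S^3$ be the equator and let $f:S^2\to QS^2$ be the standard map, representing a generator of $\pi^2(S^2)\cong\mathbb Z$. Restriction $\pi^2(S^3)\to\pi^2(S^2)$ factors through $\pi^2$ of a hemisphere, which is $\pi^2(\mathrm{pt})=0$, so the class of $f$ does not extend.

\subsection{The repair}
Let $P$ be a CW complex weakly equivalent to $QS^2$ and view $f$ as a cellular map $S^2\to P$. Write $S^3$ as the cylinder $S^2\times[-1,1]$ with each end collapsed to a pole. Instead of collapsing the ends, glue a copy of $P$ to each of them by $f$: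
\[
K'=P^-\cup_f\bigl(S^2\times[-1,1]\bigr)\cup_fP^+ ,\qquad q':K'\to S^3,
\]
where $q'$ collapses $P^-$ and $P^+$ to the poles. There is a map $r:K'\to P$, equal to the identity on $P^\pm$ and to $(y,t)\mapsto f(y)$ on the cylinder. It restricts to $f$ on the equator $S^2\times\{0\}=q'^{-1}(S^2)$. So after pulling back along $q'$ the class does extend.

\subsection{The price}
How much of $S^3$ survives in $K'$? The generator $[S^3]$ of $H^3(S^3)$ does not: the Mayer--Vietoris boundary $\delta:H^2(S^2)\to H^3(K')$ for the two halves of $K'$ sends a generator to $\pm q'^*[S^3]$, and $\delta=0$ because $f^*:H^2(P)\to H^2(S^2)$ is onto. Such a loss is unavoidable, since the pullback of $[S^3]$ to $X$ lies in $\check H^3(X)$, which is to vanish. So we do not try to detect $q'$ by cohomology. We choose a space $M$ and an essential map $u:S^3\to M$, and we try to keep $uq'$ essential.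

\begin{definition}\label{def:acyclicCW}
Let $M$ be a path-connected space. A nonempty CW complex $Y$ is \emph{$M$-acyclic} if the inclusion of constants $M\to\mathrm{Map}(Y,M)$ is a weak equivalence.
\end{definition}

\emph{Claim. If $P$ is $M$-acyclic and $u:S^3\to M$ is essential, then $uq':K'\to M$ is essential.} Suppose $H:K'\times[0,1]\to M$ is a homotopy from $uq'$ to a constant. Restricted to $P^+\times[0,1]$ it is a path in $\mathrm{Map}(P,M)$ that begins and ends at constant maps. Since the inclusion of $M$ in $\mathrm{Map}(P,M)$ is a weak equivalence, this path can be deformed, relative to its end points, to a path of constant maps. The same holds on $P^-$. By the homotopy extension property for $K'\times\{0,1\}\cup(P^-\sqcup P^+)\times[0,1]\subset K'\times[0,1]$ we may change $H$, leaving it fixed at times $0$ and $1$, so that at each time it is constant on $P^-$ and constant on $P^+$. The new homotopy factors through $S^3\times[0,1]$, and $u$ is null-homotopic, a contradiction.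

\subsection{What is needed}
The claim asks for a space $M$ with $\pi_3(M)\ne0$ such that $QS^2$ is $M$-acyclic. From now on we take
\[
M=\Omega^3_0S^3,
\]
the base component of $\Omega^3S^3$. It is a path-connected H-space, hence simple, and by (H3) its homotopy groups $\pi_i(M)=\pi_{i+3}(S^3)$, $i\ge1$, are finite, with
\[
\pi_3(M)=\pi_6(S^3)\cong\mathbb Z/12\ne0 .
\]
Passing to three loops and the base component removes the only infinite homotopy group $\pi_3(S^3)$ of $S^3$, and Miller's theorem is available because $S^3$ is a finite complex.

Three tasks remain: prove the acyclicity of $QS^2$ (Section~\ref{sec:acyclic}), carry out the repair over an arbitrary polyhedron and with \emph{compact} pieces of $P$ (Section~\ref{sec:step}), and repeat it infinitely often (Section~\ref{sec:limit}). Compactness is a real issue: $P$ must be replaced by a finite subcomplex $P_j$, but acyclicity is a property of the whole of $P$. If, say, we glued in just $S^2$, with $f$ the identity, then $K'$ would be $S^2\times[-1,1]\simeq S^2$ and $q'$ would be null-homotopic. The finiteness of the groups $\pi_i(M)$ will show that a sufficiently large $P_j$ suffices.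

\section{$QS^2$ is acyclic for $\Omega^3_0S^3$}\label{sec:acyclic}

Miller's theorem treats spaces $BG$ with $G$ locally finite. The Barratt--Priddy--Quillen theorem connects such a space, $B\Sigma_\infty$, with $Q_0S^0$. To reach $QS^2$ we must deloop twice, and for this we need to know how $M$-acyclicity behaves in fibrations (Lemma~\ref{lem:zab}). That argument is cleanest over simplices, so we first extend Definition~\ref{def:acyclicCW} to simplicial sets.

Let $\mathbf S$ be the singular functor. The homeomorphism $|T\times\Delta^n|\cong|T|\times|\Delta^n|$ gives $\mathrm{map}(T,\mathbf SM)\cong\mathbf S\,\mathrm{Map}(|T|,M)$ for simplicial sets $T$. Since $\mathbf SM$ is a Kan complex, so is $\mathrm{map}(T,\mathbf SM)$. Moreover, $\mathrm{map}(-,\mathbf SM)$ turns weak equivalences into weak equivalences and monomorphisms into Kan fibrations.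

\begin{definition}
A nonempty simplicial set $T$ is \emph{$M$-acyclic} if the inclusion of constants $\mathbf SM\to\mathrm{map}(T,\mathbf SM)$ is a weak equivalence. A nonempty space $Y$ is \emph{$M$-acyclic} if $\mathbf SY$ is.
\end{definition}

This depends only on the weak homotopy type, and contractible spaces are $M$-acyclic. If $Y$ is a CW complex, then $|\mathbf SY|\to Y$ is a homotopy equivalence, so the definition agrees with Definition~\ref{def:acyclicCW}. For a CW complex $Y$ with a vertex as base point, the inclusion of constants is a section of the evaluation fibration $\mathrm{Map}(Y,M)\to M$, whose fiber is $\mathrm{Map}_*(Y,M)$. So the inclusion is a weak equivalence exactly when the evaluation is. As $M$ is path-connected, the long exact sequence of the fibration gives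
\begin{equation}\label{eq:pointed}
Y\text{ is $M$-acyclic}\iff\mathrm{Map}_*(Y,M)\text{ is weakly contractible.}
\end{equation}

\begin{lemma}\label{lem:miller}
If $G$ is a locally finite group, then $BG$ is $M$-acyclic.
\end{lemma}

\begin{proof}
Since $BG$ is connected, $\mathrm{Map}_*(BG,M)=\mathrm{Map}_*(BG,\Omega^3S^3)=\Omega^3\mathrm{Map}_*(BG,S^3)$. This is weakly contractible by (H1), and \eqref{eq:pointed} applies.
\end{proof}

\begin{lemma}\label{lem:modp}
If a map $h:Y\to Y'$ of nonempty spaces is an isomorphism on $\mathbb F_p$-homology for all primes $p$, then $Y$ is $M$-acyclic if and only if $Y'$ is.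
\end{lemma}

\begin{proof}
Replace $h$ by $|\mathbf Sh|$, which is cellular, and then by the inclusion into the mapping cylinder. So we may assume that $h$ is the inclusion of a subcomplex of a CW complex. Then $H^*(Y',Y;\mathbb F_p)=0$ for all $p$, hence $H^*(Y',Y;B)=0$ for every finite abelian group $B$. It follows that for $k\ge0$ the pair
\[
\bigl(Y'\times D^k,\ Y'\times\partial D^k\cup Y\times D^k\bigr)
\]
has vanishing cohomology with coefficients in $B$, since this is $H^{*-k}(Y',Y;B)$. Now $M$ is path-connected and simple with finite homotopy groups. The obstructions to extending a map to $M$ from the subspace to $Y'\times D^k$, skeleton by skeleton, lie in the groups $H^{i+1}(-;\pi_i(M))=0$ of this pair, so every such map extends. In other words, the restriction $\mathrm{Map}(Y',M)\to\mathrm{Map}(Y,M)$ has the right lifting property for $\partial D^k\subset D^k$, $k\ge0$. So it is a weak equivalence, and it is compatible with the inclusions of constants.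
\end{proof}

Finiteness of the groups $\pi_i(M)$ is essential here: $K(\mathbb Q,2)$ has trivial reduced $\mathbb F_p$-homology for all $p$, but $H^3(K(\mathbb Q,2);\mathbb Z)\cong\mathrm{Ext}(\mathbb Q,\mathbb Z)\ne0$.

\begin{lemma}[Zabrodsky's lemma]\label{lem:zab}
Let $p:E\to B$ be a fibration of spaces with $B\ne\emptyset$ and all fibers $M$-acyclic. Then $E$ is $M$-acyclic if and only if $B$ is.
\end{lemma}

\begin{proof}
The map $\mathbf Sp$ is a Kan fibration whose fiber over a vertex $b$ is $\mathbf S(p^{-1}(b))$. So let $E\to B$ be a Kan fibration of simplicial sets with $M$-acyclic fibers over all vertices. It suffices to show that $\mathrm{map}(B,\mathbf SM)\to\mathrm{map}(E,\mathbf SM)$ is a weak equivalence, since this map commutes with the inclusions of constants. For $T\to B$ put $E_T=T\times_BE$. We show, building $T$ from simplices, that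
\[
c_T:\mathrm{map}(T,\mathbf SM)\longrightarrow\mathrm{map}(E_T,\mathbf SM)
\]
is a weak equivalence for every $T\to B$; the case $T=B$ is the assertion.

\emph{$T=\Delta^n$.} Let $v$ be a vertex of $\Delta^n$. The map $E_v\to E_{\Delta^n}$ is the pullback of the weak equivalence $v\to\Delta^n$ along a Kan fibration, hence a weak equivalence. So $E_{\Delta^n}$ is $M$-acyclic. So is $\Delta^n$, and $c_{\Delta^n}$ is a weak equivalence by two-out-of-three.

\emph{$T$ a disjoint union of simplices.} Then $c_T$ is a product of weak equivalences of Kan complexes.

\emph{$\dim T\le n<\infty$.} We use induction on $n$, for all $T\to B$ simultaneously; $n=0$ is contained in the previous case. Let $n\ge1$. Then $T$ is the pushout of $\mathrm{sk}_{n-1}T\leftarrow\coprod\partial\Delta^n\to\coprod\Delta^n$, with one copy of $\Delta^n$ for each nondegenerate $n$-simplex. Pulling back along $E\to B$ preserves colimits and monomorphisms, so $E_T$ is the corresponding pushout of the pieces $E_{(-)}$. Applying $\mathrm{map}(-,\mathbf SM)$ turns both pushouts into pullbacks of Kan complexes in which one leg, the restriction from $\coprod\Delta^n$ to $\coprod\partial\Delta^n$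 or from $E_{\coprod\Delta^n}$ to $E_{\coprod\partial\Delta^n}$, is a Kan fibration. On the three corners the comparison maps are weak equivalences, by the induction hypothesis for $\mathrm{sk}_{n-1}T$ and $\coprod\partial\Delta^n$ and by the previous case for $\coprod\Delta^n$. So $c_T$ is a weak equivalence.

\emph{General $T$.} Here $c_T$ is the limit of the weak equivalences $c_{\mathrm{sk}_nT}$ between towers of Kan fibrations of Kan complexes, hence a weak equivalence.
\end{proof}

\begin{corollary}\label{cor:deloop}
If $Y$ is a path-connected based space and $\Omega Y$ is $M$-acyclic, then $Y$ is $M$-acyclic.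
\end{corollary}

\begin{proof}
All fibers of the path fibration $PY\to Y$ are homotopy equivalent to $\Omega Y$, and $PY$ is contractible. Apply Lemma~\ref{lem:zab}.
\end{proof}

We cannot apply the corollary directly to $QS^1$: its loop space $QS^0$ has infinitely many components, so it is not $M$-acyclic, since a mapping space out of it is, up to weak equivalence, an infinite product over the components. We therefore split off the lowest homotopy group, deloop what remains, and treat $K(\mathbb Z,2)$ separately.

\begin{proposition}\label{prop:QS2}
$QS^2$ is $M$-acyclic.
\end{proposition}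

\begin{proof}
The group $\Sigma_\infty$ is locally finite, so $B\Sigma_\infty$ is $M$-acyclic by Lemma~\ref{lem:miller}. By (H2) and Lemma~\ref{lem:modp}, $Q_0S^0$ is $M$-acyclic.

Let $F_2$ be the homotopy fiber of a map $QS^2\to K(\mathbb Z,2)$ that is an isomorphism on $\pi_2$. Looping this map gives a map $QS^1\to K(\mathbb Z,1)$ that is an isomorphism on $\pi_1$; let $F_1\simeq\Omega F_2$ be its homotopy fiber. Looping once more gives a map $QS^0\to\Omega K(\mathbb Z,1)\simeq\mathbb Z$ that is a bijection on components, so $\Omega F_1\simeq Q_0S^0$. By the long exact sequences of homotopy groups, $F_1$ and $F_2$ are connected. Two applications of Corollary~\ref{cor:deloop} show that $F_1$ and then $F_2$ are $M$-acyclic.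

Replace $QS^2\to K(\mathbb Z,2)$ by a fibration. Its base is connected, so all its fibers are equivalent to $F_2$. By Lemma~\ref{lem:zab}, $QS^2$ is $M$-acyclic if and only if $K(\mathbb Z,2)$ is.

In the fibration sequence
\[
K(\mathbb Q/\mathbb Z,1)\longrightarrow K(\mathbb Z,2)\longrightarrow K(\mathbb Q,2)
\]
the base is simply connected with $\tilde H_*(K(\mathbb Q,2);\mathbb F_p)=0$. By the Serre spectral sequence the first map is an isomorphism on $\mathbb F_p$-homology for all $p$. The group $\mathbb Q/\mathbb Z$ is locally finite, so $K(\mathbb Z,2)$ is $M$-acyclic by Lemmas~\ref{lem:miller} and~\ref{lem:modp}.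
\end{proof}

\begin{remark}
The argument has to fail for $QS^1$, because a construction like the one below with $QS^1$ in place of $QS^2$ would contradict Theorem~\ref{thm:B}(3). It fails in the last step. By Lemma~\ref{lem:zab}, applied to the fibration with fiber $F_1$, the space $QS^1$ is $M$-acyclic if and only if $K(\mathbb Z,1)=S^1$ is. But $\mathrm{Map}_*(S^1,M)=\Omega M$ has $\pi_2(\Omega M)=\pi_3(M)\ne0$, so by \eqref{eq:pointed} $S^1$ is not $M$-acyclic.
\end{remark}

\section{The elementary step}\label{sec:step}

The space $QS^2$ is simply connected and, by (H3), its homotopy groups are finitely generated. So there is a weak equivalence to $QS^2$ from a countable CW complex, hence from a countable connected simplicial complex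
\[
P=\bigcup_{j\ge1}P_j,\qquad\emptyset\ne P_1\subset P_2\subset\cdots\ \text{ finite subcomplexes},
\]
with the weak topology. We fix $P$ and this weak equivalence. By Proposition~\ref{prop:QS2}, $P$ is $M$-acyclic. For a compact polyhedron $N$ we have $\pi^2(N)=[N,QS^2]=[N,P]$, naturally in $N$, and this set is countable by simplicial approximation.

\begin{proposition}\label{prop:step}
Let $K$ be a compact polyhedron, $A\subseteq K$ a subpolyhedron, $\alpha\in\pi^2(A)$, and $u:K\to M$ an essential map. Then there are a compact polyhedron $K_1$ and a PL map $q:K_1\to K$ such that $uq$ is essential and $q^*\alpha\in\pi^2(q^{-1}(A))$ is the restriction of a class in $\pi^2(K_1)$.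
\end{proposition}

As in Section~\ref{sec:example}, we keep $K$ unchanged near $A$ and insert $P$ away from $A$. But now the part $C$ of $K$ away from $A$ need not consist of balls, so we insert the family $C\times P$, and the deformation argument of Section~\ref{sec:example} has to be carried out with $C$ as a parameter space. We phrase it with mapping spaces. Then we cut $P$ down to some $P_j$ by a $\varprojlim^1$ argument.

\begin{proof}
\emph{Construction.} Represent $\alpha$ by a map $f:A\to P$; its image lies in some finite subcomplex $P_{j_0}$. As $P_{j_0}$ is an ANR, $f$ extends to a map $\tilde f:W\to P_{j_0}$ on a neighborhood $W$ of $A$. Triangulate $K$ with $A$ as a subcomplex so finely that the union $N$ of all closed simplices meeting $A$ lies in $W$. Let $C$ be the union of all closed simplices disjoint from $A$, and let $D=N\cap C$. Then $N\cup C=K$ and $A\cap C=\emptyset$. (Some of these sets may be empty; the argument covers this.) Let $g:N\to P_{j_0}$ be a PL map homotopic to $\tilde f|_N$; then $g|_A\simeq f$. For $j\ge j_0$ put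
\[
K^{(j)}=\{(x,g(x)):x\in N\}\ \cup\ (C\times P_j)\ \subseteq\ K\times P_j .
\]
This is a compact polyhedron with a PL projection $q_j:K^{(j)}\to K$. Since $A\cap C=\emptyset$,
\[
q_j^{-1}(A)=\{(a,g(a)):a\in A\}.
\]
On this set the second projection $r_j:K^{(j)}\to P_j\subset P$ equals $g\circ q_j\simeq f\circ q_j$. So the class $[r_j]\in\pi^2(K^{(j)})$ restricts to $q_j^*\alpha$, for every $j\ge j_0$. It remains to find $j$ for which $uq_j$ is essential.

\emph{The noncompact model.} The two closed pieces of $K^{(j)}$ meet in the graph of $g|_D$, so $K^{(j)}$ is the pushout of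
\[
N\longleftarrow D\longrightarrow C\times P_j,\qquad d\mapsto(d,g(d)).
\]
Let $K'=\varinjlim_jK^{(j)}$. Since $C$ is compact, $C\times P=\varinjlim_jC\times P_j$, and so $K'$ is the pushout of $N\leftarrow D\to C\times P$. Let $q':K'\to K$ be the projection. We have
\begin{align*}
\mathrm{Map}(K,M)&=\mathrm{Map}(N,M)\times_{\mathrm{Map}(D,M)}\mathrm{Map}(C,M),\\
\mathrm{Map}(K',M)&=\mathrm{Map}(N,M)\times_{\mathrm{Map}(D,M)}\mathrm{Map}(C\times P,M),
\end{align*}
and $\mathrm{Map}(N,M)\to\mathrm{Map}(D,M)$ is a fibration because $D\subseteq N$ is a subcomplex. The map $q'^*:\mathrm{Map}(K,M)\to\mathrm{Map}(K',M)$ is induced by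
\[
\mathrm{Map}(C,M)\longrightarrow\mathrm{Map}(C\times P,M)=\mathrm{Map}(C,\mathrm{Map}(P,M)),
\]
a map over $\mathrm{Map}(D,M)$. It is obtained by applying $\mathrm{Map}(C,-)$ to the inclusion of constants $M\to\mathrm{Map}(P,M)$. The latter is a weak equivalence because $P$ is $M$-acyclic, and $\mathrm{Map}(C,-)$ preserves weak equivalences because $C$ is a CW complex. The projection $\mathrm{Map}(K',M)\to\mathrm{Map}(C\times P,M)$ is a fibration, as a pullback of $\mathrm{Map}(N,M)\to\mathrm{Map}(D,M)$. So $q'^*$ is the pullback of a weak equivalence along a fibration, hence a weak equivalence. In particular $[K,M]\to[K',M]$ is injective. It sends constants to constants, so $uq'$ is essential.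

\emph{Back to compact pieces.} Suppose that $uq_j$ is null-homotopic for all $j\ge j_0$. Fix a point of $M$ and let $c$ denote the constant maps to it; as $M$ is path-connected, $uq_j\simeq c$ for all $j$. The inclusions $K^{(j)}\subset K^{(j+1)}$ are inclusions of subpolyhedra, so $\mathrm{Map}(K',M)$ is the limit of the tower of fibrations $\mathrm{Map}(K^{(j)},M)$, pointed by $c$. By the Milnor sequence, the components of $\mathrm{Map}(K',M)$ that map to the component of $c$ at every stage correspond bijectively to the elements of
\[
\varprojlim\nolimits^1\,\pi_1\bigl(\mathrm{Map}(K^{(j)},M),c\bigr).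
\]
We show that these groups are finite; then $\varprojlim^1$ is trivial by the Mittag-Leffler condition. Attaching a $d$-cell, $d\ge0$, to a finite complex $Y$ gives a fibration $\mathrm{Map}(Y\cup e^d,M)\to\mathrm{Map}(Y,M)$ whose fiber over $c$ is equivalent to $\Omega^dM$. The group $\pi_1(\Omega^dM)=\pi_{d+1}(M)$ is finite, so $\pi_1(\mathrm{Map}(Y\cup e^d,M),c)$ is finite if $\pi_1(\mathrm{Map}(Y,M),c)$ is. Induction on the number of cells, starting with $Y=\emptyset$, proves finiteness. So there is only one component of the kind described. Both $c$ and $uq'$ lie in such components, so $uq'$ is null-homotopic, a contradiction. Hence some $uq_j$ is essential, and we take $K_1=K^{(j)}$ and $q=q_j$.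
\end{proof}

\section{Proof of Theorem~\ref{thm:A}}\label{sec:limit}

\subsection{Construction of $X$}

Let $K_0=S^3$, as a polyhedron, and let $u_0:S^3\to M$ represent a nonzero element of $\pi_3(M)\cong\mathbb Z/12$. It is essential, because a map homotopic to a constant extends over $D^4$ and so represents $0$. We construct compact polyhedra $K_s$ and PL maps $K_{s+1}\to K_s$ for $s\ge0$. Write $p_{is}:K_s\to K_i$ ($i\le s$) for the composites and $u_s=u_0p_{0s}$. All $u_s$ will be essential; in particular $K_s\ne\emptyset$.

Once $K_i$ is constructed, fix a triangulation of it. Call a subset of $K_i$ \emph{admissible} if it is a subcomplex of some iterated barycentric subdivision. List, possibly with repetitions, all pairs $(A,\alpha)$ with $A\subseteq K_i$ admissible and $\alpha\in\pi^2(A)$ as $(A_{i,l},\alpha_{i,l})_{l\in\mathbb N}$, where $\mathbb N=\{0,1,\dots\}$. This is possible: there are countably many admissible sets, and each group $\pi^2(A)$ is countable. Fix a bijection $s\mapsto(i(s),l(s))$ from $\mathbb N$ to $\mathbb N\times\mathbb N$ with $i(s)\le s$. Given $K_s$ with $u_s$ essential, put $i=i(s)$, $l=l(s)$ and apply Proposition~\ref{prop:step}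 to $K_s$, the subpolyhedron $p_{is}^{-1}(A_{i,l})$, the class $p_{is}^*\alpha_{i,l}$ and the map $u_s$. This gives $K_{s+1}\to K_s$ with $u_{s+1}$ essential. Every pair is treated at some stage, so:
\begin{equation}\label{eq:star}
\begin{minipage}{0.85\textwidth}
for every $i$, every admissible $A\subseteq K_i$ and every $\alpha\in\pi^2(A)$ there is $j>i$ such that $p_{ij}^*\alpha\in\pi^2(p_{ij}^{-1}(A))$ is the restriction of a class in $\pi^2(K_j)$.
\end{minipage}
\end{equation}
Let $X=\varprojlim K_s$ with projections $p_s:X\to K_s$. It is a nonempty compact metrizable space.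

\subsection{$\pi\text{-}\dim X\le2$}

We verify the hypothesis of Lemma~\ref{lem:criterion} for $n=2$. Let $A\subseteq X$ be closed and nonempty, and let $a\in\pi^2(A)$. (For $A=\emptyset$ there is nothing to show.) We first write $A$ as an inverse limit of admissible sets.

Every neighborhood of a compact set $B\subseteq K_s$ contains an admissible neighborhood of $B$, namely the union of all closed simplices meeting $B$ in a sufficiently fine iterated subdivision. Fix metrics on the $K_i$. Put $N_0=K_0$, and for $s\ge1$ choose inductively an admissible neighborhood $N_s$ of $p_s(A)$ such that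
\begin{enumerate}
\item[(i)] $p_{s-1,s}(N_s)\subseteq N_{s-1}$, and
\item[(ii)] $p_{is}(N_s)$ lies in the open $1/s$-neighborhood of $p_i(A)$ for all $i\le s$.
\end{enumerate}
This is possible, since the conditions say that $N_s$ lies in a finite intersection of neighborhoods of $p_s(A)$. By (i) the $N_s$ form an inverse sequence, and clearly $A\subseteq\varprojlim N_s\subseteq X$. Conversely, let $x\in\varprojlim N_s$. For each $i$, (ii) shows that $p_i(x)$ has distance less than $1/s$ from the compact set $p_i(A)$ for all $s\ge\max(i,1)$, so $p_i(x)\in p_i(A)$. If $x\notin A$, then some basic open set $p_i^{-1}(V)\ni x$ is disjoint from the closed set $A$, so $p_i(x)\in V$ while $V\cap p_i(A)=\emptyset$, a contradiction. Hence $A=\varprojlim N_s$.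

By continuity $a=(p_i|_A)^*\alpha$ for some $i$ and some $\alpha\in\pi^2(N_i)$. By \eqref{eq:star} there are $j>i$ and $\gamma\in\pi^2(K_j)$ such that $\gamma$ restricts to $p_{ij}^*\alpha$ on $p_{ij}^{-1}(N_i)$. Since $p_j(A)\subseteq p_{ij}^{-1}(N_i)$, the class $p_j^*\gamma\in\pi^2(X)$ restricts to $a$ on $A$. So $\pi^2(X)\to\pi^2(A)$ is onto for all closed $A$, and Lemma~\ref{lem:criterion} gives $\pi\text{-}\dim X\le2$. By Theorem~\ref{thm:B}(2), $\dim_{\mathbb Z}X\le2$.

\subsection{$\dim X=\infty$, and the exact values}

The map $p_0:X\to S^3$ is essential. Indeed $[X,S^3]=\varinjlim_s[K_s,S^3]$ by (C2). If $p_0$ were null-homotopic, then some $p_{0s}$ would be null-homotopic, and then so would $u_s=u_0p_{0s}$, a contradiction. If $\dim X$ were finite, then Proposition~\ref{prop:alex} would give $\dim X\le\dim_{\mathbb Z}X\le2$, and $p_0$ would be null-homotopic by (D2). Hence $\dim X=\infty$.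

If $\dim_{\mathbb Z}X\le1$, then Theorem~\ref{thm:B}(3) would give $\pi\text{-}\dim X=\dim X=\infty$, a contradiction. So $2\le\dim_{\mathbb Z}X\le\pi\text{-}\dim X\le2$, and Theorem~\ref{thm:A} is proved.\qed

\section{All pairs of values}\label{sec:pairs}

\begin{proof}[Proof of Theorem~\ref{thm:B}(4)]
By (2) and (3) only the listed pairs can occur: if $\dim X<\infty$, then $\pi\text{-}\dim X=\dim X$, and if $\dim X=\infty$, then $\pi\text{-}\dim X\ge2$. Conversely:

The cube $I^n$ (a point if $n=0$) has $\dim I^n=n$ and realizes $(n,n)$ by (3).

The Hilbert cube $\mathcal Q$ realizes $(\infty,\infty)$. Indeed, for $k\ge1$ embed $S^{k-1}$ in $\mathcal Q$. Since $\mathcal Q$ is contractible, $\check H^k(\mathcal Q,S^{k-1})\cong\tilde H^{k-1}(S^{k-1})\ne0$. So $\dim_{\mathbb Z}\mathcal Q=\infty$, and (2) applies.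

Let $2\le n<\infty$ and let $X$ be the space of Theorem~\ref{thm:A}. The cohomology of closed pairs in a disjoint union splits, so
\[
\pi\text{-}\dim(X\sqcup I^n)=\max(2,n)=n,
\]
while $\dim(X\sqcup I^n)=\infty$. So $X\sqcup I^n$, which is compact metrizable, realizes $(n,\infty)$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{BP}
Barratt and Priddy, Comment. Math. Helv. 47 (1972).

\bibitem{MS}
Marde\v{s}i\'c and Segal, \emph{Shape Theory}.

\bibitem{Miller}
H. Miller, \emph{The Sullivan conjecture on maps from classifying spaces}, Ann. of Math. 120 (1984).

\bibitem{Q}
\texttt{http://pldml.icm.edu.pl:80/pldml/element/}\\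
\texttt{bwmeta1.element.bwnjournal-article-doi-10\_4064-fm180-2-1}

\end{thebibliography}

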